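# Two-player games with separately continuous payoffs and no $\varepsilon$-equilibrium

## Jointly continuous payoffs, and a finite net when only one payoff is jointly continuous

We begin with games whose approximate equilibria are easy to find. First the vocabulary.

**Definition 1.** A *strategic form game with bounded and separately continuous payoffs* is a triple $\langle N,(X_i)_{i\in N},(u_i)_{i\in N}\rangle$. Here $N$ is a finite set of players and each $X_i$ is a nonempty compact convex set in some locally convex topological vector space. Each $u_i:\prod_{j}X_j\to\mathbb R$ is bounded, affine in $X_i$ (the player's *own* variable), and, for each $j\in N$, continuous in $X_j$ when the other components are held constant.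

For two players we write $(X,Y)$ for the strategy sets and $(x,y)$ for a profile. A two-player game is *biaffine* if both $u_1$ and $u_2$ are affine in $x$ for fixed $y$ and in $y$ for fixed $x$. The definition of the class does not require this: $u_2$ must be affine in $y$ but may depend on $x$ in a non-affine way.

Separate continuity is weaker than joint continuity, and the following example should be kept in mind throughout. Let $U$ be the closed unit ball of an infinite-dimensional Hilbert space with its weak topology, and let $u(a,b)=\langle a,b\rangle$ on $U\times U$. With one variable fixed, this is a continuous linear functional of the other, so $u$ is separately continuous. If $(e_n)$ is an orthonormal sequence, then $e_n\to0$ weakly but $u(e_n,e_n)=1\ne0=u(0,0)$. So $u$ is not jointly continuous.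

**Definition 2.** The *regret* of player $i$ at a profile $x$ is $\sup_{y_i\in X_i}u_i(y_i,x_{-i})-u_i(x)$. For $\varepsilon\ge0$, the profile is an *$\varepsilon$-equilibrium* if every player's regret is at most $\varepsilon$. The case $\varepsilon=0$ is an *equilibrium*.

**Definition 3.** Let $A_i$ be nonempty compact sets in metric spaces, with bounded separately continuous payoffs on $\prod_iA_i$. The *mixed extension* has $X_i=\Delta(A_i)$, the probability measures on $A_i$ with the topology of weak convergence, and its payoffs are the multilinear extensions (expected payoffs).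

Mixed extensions of two-player games are biaffine. For instance, take $A_1=A_2=\{0,1\}$ with payoff $1$ to player 1 for matching and $-1$ otherwise. This gives $X=Y=[0,1]$ and $u_1(p,q)=(2p-1)(2q-1)$.

If all payoffs are jointly continuous and the strategy sets lie in Hausdorff locally convex spaces, the classical Fan–Glicksberg theorem gives an equilibrium. The next case is almost as easy.

**Proposition 1.** *Let $X,Y$ be nonempty compact convex subsets of Hausdorff locally convex spaces, and let $u_1,u_2$ be bounded and separately continuous on $X\times Y$, with $u_1$ affine in $x$ and $u_2$ affine in $x$ and in $y$. If $u_1=v+w$ with $v$ jointly continuous on $X\times Y$ and $w$ a function of $y$ only, then $\varepsilon$-equilibria exist for every $\varepsilon>0$.*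

The term $w(y)$ does not affect any comparison that player 1 makes.

**Step 1: a finite net.** The purpose is to replace $X$ by finitely many strategies. Since $v$ is jointly continuous on a compact product, the map $x\mapsto v(x,\cdot)\in C(Y)$ is continuous for the sup norm. Its image is therefore norm compact. Choose $x_1,\dots,x_m\in X$ such that the functions $v(x_k,\cdot)$ form an $\varepsilon$-net of this image.

**Step 2: an exact equilibrium of the reduced game.** The purpose is to use Fan–Glicksberg. Let $\Delta_m$ be the simplex of probability vectors of length $m$. On $\Delta_m\times Y$ put $V_i(p,y)=\sum_kp_ku_i(x_k,y)$. Each $u_i(x_k,\cdot)$ is continuous on $Y$ by separate continuity, so $V_i$ is jointly continuous. Moreover $V_1$ is affine in $p$ and $V_2$ is affine in $y$. Hence there is an equilibrium $(p,y)$ of this game.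

**Step 3: return to the original game.** The purpose is to turn $p$ into a strategy in $X$. Let $x=\sum_kp_kx_k\in X$. Both payoffs are affine in $x$, so $V_i(p,y')=u_i(x,y')$ for every $y'\in Y$. In particular player 2 has no regret at $(x,y)$. For player 1, let $x'\in X$ and choose $k$ with $\|v(x',\cdot)-v(x_k,\cdot)\|\le\varepsilon$. Then
$$u_1(x',y)=v(x',y)+w(y)\le u_1(x_k,y)+\varepsilon\le V_1(p,y)+\varepsilon=u_1(x,y)+\varepsilon .$$
So $(x,y)$ is an $\varepsilon$-equilibrium. $\square$

The players may be exchanged. Hence in a biaffine game without $\varepsilon$-equilibria for some $\varepsilon>0$, *both* payoffs must fail to be jointly continuous, even after discarding terms that depend only on the opponent's strategy.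

Two more cases can be done by hand. If $u_1=u_2=u$, any profile with $u\ge\sup u-\varepsilon$ is an $\varepsilon$-equilibrium. If $u_2=-u_1$, then $u_1$ is affine in $x$ and, since $u_2$ is affine in $y$, also in $y$. Sion's minimax theorem needs only separate continuity here and gives a saddle point, which is an equilibrium. A counterexample must therefore mix common and opposed interests.

What changes when neither payoff is jointly continuous? Step 1 fails. For $u(a,b)=\langle a,b\rangle$ on $U\times U$ we have $\sup_{b\in U}|\langle a-a',b\rangle|=|a-a'|$, so the functions $u(e_n,\cdot)$ are pairwise at distance $\sqrt2$ in $C(U)$. A ball of radius less than $\sqrt2/2$ contains at most one of them, so there is no finite net of that radius.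

The following facts are given. Such games need not have an equilibrium, even with two players (Vieille 1996). Simon and Tomkowicz (2018) give a three-player example with no $\varepsilon$-equilibrium for small $\varepsilon>0$. If all but at most one player have jointly continuous payoffs on compact metric action spaces, with all payoffs bounded and separately continuous, then the mixed extension has $\varepsilon$-equilibria for each $\varepsilon>0$; call this last fact (c). Our question is: *does every two-player game in the class of Definition 1 have an $\varepsilon$-equilibrium for every $\varepsilon>0$?*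

## A counterexample without affinity in the opponent's strategy

Step 3 above used that $u_2$ is affine in $x$. Without that hypothesis, Proposition 1 is false.

**Example 2.** *There is a two-player game in the class of Definition 1, with $u_1$ jointly continuous and biaffine and $u_2$ affine only in player 2's own strategy, that has no $\varepsilon$-equilibrium for $\varepsilon<1/6$.*

**Step 1: the game.** The purpose is to let player 2 hit every $x>\frac12$ exactly, but with a target that escapes as $x\downarrow\frac12$. Let $X=[0,1]$ and $Y=\Delta(A)$, where $A=\{y_0,y_\infty\}\cup\{y_n:n\ge2\}$ is compact metric with $y_n\to y_\infty$ and $y_0$ isolated. For $n\ge2$ put $\varphi_n(x)=0$ if $x\le\frac12$, and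
$$\varphi_n(x)=\max\Big\{0,\,1-\operatorname{dist}\Big(\tfrac1{x-1/2},[n,n+1]\Big)\Big\}\quad\text{if }x>\tfrac12 .$$
Write $\mu_0=\mu(\{y_0\})$ and $\mu_n=\mu(\{y_n\})$, and let
$$u_1(x,\mu)=x(2\mu_0-1),\qquad u_2(x,\mu)=\tfrac12\mu_0+\sum_{n\ge2}\mu_n\varphi_n(x).$$

**Step 2: it belongs to the class.** The purpose is to check continuity. The function $\varphi_n$ takes values in $[0,1]$. It is continuous because it vanishes when $\frac1{x-1/2}\ge n+2$, that is, for $x>\frac12$ close to $\frac12$. If $\varphi_n(x)\neq0$ then $n-1<\frac1{x-1/2}<n+2$, so for each $x$ only finitely many $\varphi_n(x)$ are nonzero. If $x\in(\frac12,1]$, then $\frac1{x-1/2}\ge2$ lies in some $[n,n+1]$ with $n\ge2$, so some $\varphi_n(x)=1$.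

Since $y_0$ is isolated, $\mu\mapsto\mu_0$ is continuous, so $u_1$ is jointly continuous. It is clearly biaffine. For fixed $x$, $u_2(x,\cdot)$ is the integral of the function on $A$ with values $\frac12,\varphi_n(x),0$ at $y_0,y_n,y_\infty$. This function is continuous because $\varphi_n(x)=0$ for large $n$. So $u_2(x,\cdot)$ is continuous and affine. For fixed $\mu$ the series converges uniformly in $x$, so $u_2(\cdot,\mu)$ is continuous. Both payoffs are bounded.

**Step 3: no $\varepsilon$-equilibrium.** The purpose is to show that each player chases the other around the value $x=\frac12$. Let $(x,\mu)$ be an $\varepsilon$-equilibrium with $\varepsilon<\frac14$.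

If $x\le\frac12$, then $u_2(x,\mu)=\mu_0/2$, while $y_0$ yields $\frac12$. Hence $\mu_0\ge1-2\varepsilon$. Player 1's deviation to $1$ gains $(1-x)(2\mu_0-1)\ge\frac12(1-4\varepsilon)$, and this must be at most $\varepsilon$. So $\varepsilon\ge\frac16$.

If $x>\frac12$, some $y_n$ yields $1$, while $u_2(x,\mu)\le\frac12\mu_0+(1-\mu_0)=1-\mu_0/2$. Hence $\mu_0\le2\varepsilon$. Player 1's deviation to $0$ gains $x(1-2\mu_0)\ge\frac12(1-4\varepsilon)$, and again $\varepsilon\ge\frac16$. $\square$

This answers the question for the class as literally defined. But the answer exploits the non-affinity of $u_2$ in $x$, and it disappears under mixing: on the action sets $[0,1]$ and $A$, player 1's payoff is jointly continuous, so fact (c) gives $\varepsilon$-equilibria in mixed strategies. The rest of the lecture shows that the negative answer persists for biaffine games and for mixed extensions.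

**Theorem 3.** *There is a two-player game $\Gamma=\langle\{1,2\},(X,Y),(u_1,u_2)\rangle$, with $X,Y$ compact convex metrizable subsets of $L^2\times\mathbb R\times L^2$ and $L^2\times\mathbb R$ in their weak topologies ($L^2=L^2[0,1]$), and $u_1,u_2:X\times Y\to[-1,1]$ biaffine and separately continuous, which has no $\varepsilon$-equilibrium for any $0\le\varepsilon<(\sqrt2-1)^8/16\ (\approx5.4\cdot10^{-5})$. The same holds for the mixed extension of $\Gamma$ (pure action spaces $X$, $Y$).*

Adding dummy players with singleton strategy sets and zero payoff gives the same conclusion for every number $n\ge2$ of players.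

## Quadratic imitation, and the two terms that are not weakly continuous

A sensible way to destroy approximate equilibria is to encode a map without approximate fixed points. Let $C$ be a closed bounded convex set in a Hilbert space and $g:C\to C$ a map. Player 1 chooses $a\in C$, player 2 chooses $b\in C$, and the payoffs are
$$-|a-b|^2\quad\text{for player 1},\qquad -|b-g(a)|^2\quad\text{for player 2}.$$
Player 1 wants to copy $b$, and player 2 wants to be at $g(a)$. Both maxima are $0$, so the regrets are $|a-b|^2$ and $|b-g(a)|^2$. At an $\varepsilon$-equilibrium, $|a-g(a)|\le2\sqrt\varepsilon$. If $\inf_C|x-g(x)|>0$, there is none for small $\varepsilon$.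

By Schauder's theorem a continuous $g$ with $\inf_C|x-g(x)|>0$ exists only if $C$ is not norm compact, so compactness of the strategy sets has to come from the weak topology. There the proposal fails at precise points. Drop the strategically irrelevant terms and write the payoffs as
$$2\langle a,b\rangle-|a|^2,\qquad 2\langle g(a),b\rangle-|b|^2 .$$
The term $-|a|^2$ is not affine in $a$, and it is not weakly continuous. For example, let $C=\{x\in L^2[0,1]:x\ge0,\ \|x\|_2\le1\}$ and $a_n=\sqrt n\,1_{[0,1/n]}$. Then $|a_n|=1$, and $|\langle a_n,h\rangle|\le(\int_0^{1/n}h^2)^{1/2}\to0$ for every $h\in L^2$. So $a_n\to0$ weakly while $-|a_n|^2=-1$ does not tend to $0$. The term $-|b|^2$ has the same defect. Finally, $g$ cannot be weakly continuous: a weakly continuous self-map of the weakly compact convex set $C$ has a fixed point, by the Schauder–Tychonoff theorem.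

What remains after removing $|a|^2$, $|b|^2$ and $g(a)$ is bilinear. So we make these quantities *coordinates of the strategies*. Player 1 chooses a triple $(a,s,c)$, with $s$ standing for $|a|^2$ and $c$ for $g(a)$. Player 2 chooses $(b,r)$ with $r$ standing for $|b|^2$. The payoffs $2\langle a,b\rangle-s$ and $2\langle c,b\rangle-r$ are then biaffine and separately weakly continuous. The price is that the strategy sets must be convex and closed, so player 1 receives the whole closed convex hull of the triples $(a,|a|^2,g(a))$. There $c$ need not be $g(a)$, so the link to $g$ seems lost. The key is that we need the link only at *near-best replies*. The quadratic coordinate penalizes averaging over different points $a_k$, so a near-best reply to $b$ is an average over points close to $b$. Uniform continuity of $g$ then forces $c$ to be close to $g(b)$.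

## The game $\Gamma_{C,g}$ and its regrets

Let $C$ be a nonempty closed bounded convex subset of a real Hilbert space $H$, with norm $|\cdot|$, and $R=\sup_C|x|$. Let $g:C\to C$ satisfy
$$|g(x)-g(y)|\le\omega(|x-y|),\qquad x,y\in C,\tag{1}$$
where $\omega:[0,\infty)\to[0,\infty)$ is concave, nondecreasing, continuous, and $\omega(0)=0$. A Lipschitz map has $\omega(t)=Lt$; a Hölder-$\frac12$ map has $\omega(t)=Kt^{1/2}$.

**Definition 4.** The game $\Gamma_{C,g}$ has strategy sets
$$X=\overline{\operatorname{conv}}\,\{(a,|a|^2,g(a)):a\in C\},\qquad Y=\{(b,r):b\in C,\ |b|^2\le r\le R^2\}$$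
(norm closure), with the weak topologies of $H\times\mathbb R\times H$ and $H\times\mathbb R$, and payoffs
$$u_1\big((a,s,c),(b,r)\big)=2\langle a,b\rangle-s,\qquad u_2\big((a,s,c),(b,r)\big)=2\langle c,b\rangle-r .$$

*A small example.* Let $H=\mathbb R$, $C=[0,1]$, $g(x)=1-x$. The convex hull of the arc $\{(a,a^2):a\in[0,1]\}$ is $\{a^2\le s\le a\}$, so $X=\{(a,s,1-a):0\le a\le1,\ a^2\le s\le a\}$. Against $(b,r)$ player 1 gets $2ab-s=b^2-(a-b)^2-(s-a^2)$. So the unique best reply is $(b,b^2,1-b)$, a point of the original arc. Player 2's payoff is $2cb-r=c^2-(b-c)^2-(r-b^2)$, with unique best reply $(c,c^2)$. At an equilibrium, $b=c=1-b$. The unique equilibrium is $\big((\frac12,\frac14,\frac12),(\frac12,\frac14)\big)$, and it reads off the fixed point $\frac12$ of $g$.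

We first check that $\Gamma_{C,g}$ is a game of the right kind. Since $C\times[0,R^2]\times C$ is closed and convex, it contains $X$. Also $Y$ is convex because $|\cdot|^2$ is convex, and both sets are nonempty. Both sets are norm closed, bounded and convex in Hilbert spaces, hence weakly compact. The payoffs are bounded. For a fixed strategy of one player, each payoff is a constant plus a continuous linear functional of the other player's strategy. So the payoffs are biaffine and separately weakly continuous.

**Lemma 4.** *Let $(a,s,c)\in X$ and $b\in C$, and put $Q=s-2\langle a,b\rangle+|b|^2$. Then*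
$$Q\ge0\qquad\text{and}\qquad|c-g(b)|\le\omega(\sqrt Q).\tag{2}$$

**Step 1: finite convex combinations.** The purpose is to read $Q$ as an average squared distance to $b$. Let $(a,s,c)=\sum_kp_k(a_k,|a_k|^2,g(a_k))$, a finite convex combination. Then
$$Q=\sum_kp_k\big(|a_k|^2-2\langle a_k,b\rangle+|b|^2\big)=\sum_kp_k|a_k-b|^2\ge0 .$$
Therefore
$$|c-g(b)|=\Big|\sum_kp_k\big(g(a_k)-g(b)\big)\Big|\le\sum_kp_k\,\omega(|a_k-b|)\le\omega\Big(\sum_kp_k|a_k-b|\Big)\le\omega(\sqrt Q).$$
The first inequality is the triangle inequality with (1). The second is Jensen's inequality for the concave function $\omega$. The third uses $\sum_kp_k|a_k-b|\le(\sum_kp_k|a_k-b|^2)^{1/2}$ and the monotonicity of $\omega$.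

**Step 2: the closure.** The purpose is to reach all of $X$. For fixed $b$, the number $Q$ and the vector $c$ are norm-continuous functions of $(a,s,c)$. So $Q\ge0$ passes to norm limits, and then, since $\omega$ is continuous, so does the second inequality. $\square$

Now we compute the regrets at a profile $((a,s,c),(b,r))$. For player 1, the Lemma gives $u_1=|b|^2-Q\le|b|^2$, and the point $(b,|b|^2,g(b))\in X$ has $Q=0$. So
$$\max_Xu_1(\cdot,(b,r))=|b|^2,\qquad\text{regret}_1=Q.\tag{3}$$
For player 2, completing the square gives $u_2=|c|^2-|b-c|^2-(r-|b|^2)\le|c|^2$. Equality holds at $(c,|c|^2)$, which lies in $Y$ because $c\in C$. So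
$$\max_Yu_2((a,s,c),\cdot)=|c|^2,\qquad\text{regret}_2=|b-c|^2+(r-|b|^2).\tag{4}$$
Both terms of $\text{regret}_2$ are nonnegative.

**Theorem 5.** *Let $C,g,\omega$ be as above.*

1. *If $\Gamma_{C,g}$ has an $\varepsilon$-equilibrium, then some $b\in C$ has $|b-g(b)|\le\sqrt\varepsilon+\omega(\sqrt\varepsilon)$. If some $b\in C$ has $|b-g(b)|\le\eta$, then $\Gamma_{C,g}$ has an $\eta^2$-equilibrium. Hence $\Gamma_{C,g}$ has $\varepsilon$-equilibria for all $\varepsilon>0$ if and only if $\inf_C|x-g(x)|=0$, and it has an equilibrium if and only if $g$ has a fixed point.*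
2. *$\Gamma_{C,g}$ has $\varepsilon$-equilibria for all $\varepsilon>0$ and all Lipschitz $g:C\to C$ if and only if $C$ is norm compact.*

**Step 1: from equilibria to almost fixed points.** The purpose is to combine (2), (3) and (4). At an $\varepsilon$-equilibrium, $Q\le\varepsilon$ and $|b-c|^2\le\varepsilon$. By (2),
$$|b-g(b)|\le|b-c|+|c-g(b)|\le\sqrt\varepsilon+\omega(\sqrt\varepsilon).\tag{5}$$

**Step 2: from almost fixed points to equilibria.** The purpose is the converse. If $|b-g(b)|\le\eta$, consider $\big((b,|b|^2,g(b)),(b,|b|^2)\big)$. By (3) and (4) the regrets are $0$ and $|b-g(b)|^2\le\eta^2$.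

**Step 3: the equivalences in part 1.** The purpose is to let $\varepsilon$ and $\eta$ vary. Since $\omega$ is continuous with $\omega(0)=0$, the right side of (5) tends to $0$ with $\varepsilon$; so $\varepsilon$-equilibria for all $\varepsilon>0$ give $\inf_C|x-g(x)|=0$. Conversely, if the infimum is $0$, Step 2 applies with $\eta=\sqrt\varepsilon$ for each $\varepsilon>0$. For exact equilibria take $\varepsilon=0$ in Step 1 and $\eta=0$ in Step 2.

**Step 4: part 2.** The purpose is to see which $C$ can work. If $C$ is norm compact, every continuous $g:C\to C$ has a fixed point by Schauder's theorem, and part 1 applies. If $C$ is not compact then, being complete, it is not totally bounded. Lin and Sternfeld (*Convex sets with the Lipschitz fixed point property are compact*, Proc. AMS 93 (1985) 633–639) prove that every convex subset $C$ of a normed space that is not totally bounded admits a Lipschitz map $g:C\to C$ with $\inf_C|x-g(x)|>0$. By part 1, for this $g$ some $\varepsilon>0$ has no $\varepsilon$-equilibrium. $\square$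

For Theorem 3 we do not quote this fixed-point literature. We build one explicit map by hand, which also gives the explicit constant.

## A self-map of the positive unit ball of $L^2$ that moves every point by at least $1/4$

Let
$$D=\{p\in L^1[0,1]:p\ge0,\ \textstyle\int p=1\},\qquad B=\{p\in L^1[0,1]:p\ge0,\ \textstyle\int p\le1\},$$
and let $C=\{x\in L^2[0,1]:x\ge0,\ \|x\|_2\le1\}$, which is closed, bounded and convex. The plan has three stages: move probability densities in $L^1$, extend to $B$, then transport to $L^2$ by square roots. The middle stage is needed because the square roots of elements of $D$ lie on the unit sphere and do not form a convex set, whereas squares of elements of $C$ fill $B$.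

**Step 1: a map $f:D\to D$ that moves every density by exactly $1$.** The purpose is to push mass to the left at a fixed rate. For $p\in D$, the function $m\mapsto\int_0^mp$ is continuous from $0$ to $1$, so there is a least $m_p$ with $\int_0^{m_p}p=\frac12$. Put $f(p)=2p\,1_{[0,m_p]}\in D$. For instance, $f$ sends $\mathbf 1$ to $2\cdot1_{[0,1/2]}$ and that to $4\cdot1_{[0,1/4]}$. In general
$$\|p-f(p)\|_1=\int_0^{m_p}p+\int_{m_p}^1p=1\qquad\text{for all }p\in D.\tag{6}$$

**Step 2: $f$ is 2-Lipschitz.** The purpose is uniform continuity, since (2) needs a modulus. Let $p,q\in D$, named so that $m_p\le m_q$. The difference $f(p)-f(q)$ equals $2(p-q)$ on $[0,m_p]$, equals $-2q$ on $(m_p,m_q]$, and vanishes afterwards. Moreover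
$$\int_{m_p}^{m_q}q=\tfrac12-\int_0^{m_p}q=\int_0^{m_p}(p-q).$$
Hence, using $|t|+t=2t^+$,
$$\|f(p)-f(q)\|_1=2\int_0^{m_p}|p-q|+2\int_{m_p}^{m_q}q=2\int_0^{m_p}\big(|p-q|+(p-q)\big)=4\int_0^{m_p}(p-q)^+ .$$
Since $\int_0^1(p-q)=0$, we have $\int_0^1(p-q)^+=\frac12\|p-q\|_1$. So $\|f(p)-f(q)\|_1\le2\|p-q\|_1$.

**Step 3: extension to $F:B\to D$.** The purpose is to have a convex domain that square roots respect. For $p\in B$ let $\rho(p)=p+(1-\|p\|_1)\mathbf 1\in D$. Then $\|\rho(p)-\rho(q)\|_1\le\|p-q\|_1+\big|\|p\|_1-\|q\|_1\big|\le2\|p-q\|_1$. So $F:=f\circ\rho$ is 4-Lipschitz. We claim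
$$\|p-F(p)\|_1\ge\tfrac12\qquad\text{for all }p\in B.\tag{7}$$
Let $\delta=\|p-F(p)\|_1$. Since $\|F(p)\|_1=1$,
$$\|\rho(p)-p\|_1=1-\|p\|_1=\|F(p)\|_1-\|p\|_1\le\delta .$$
By (6) applied to $\rho(p)$, $1=\|\rho(p)-f(\rho(p))\|_1\le\|\rho(p)-p\|_1+\|p-F(p)\|_1\le2\delta$.

**Step 4: transport to $g:C\to C$.** The purpose is to land in Hilbert space. For $x\in C$ we have $x^2\in B$. Put $g(x)=\sqrt{F(x^2)}$; this is nonnegative with $\|g(x)\|_2=1$, so it is in $C$. Two inequalities compare the norms. For $x,y\in C$, Cauchy–Schwarz gives
$$\|x^2-y^2\|_1\le\|x-y\|_2\,\|x+y\|_2\le2\|x-y\|_2.\tag{8}$$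
For $p,q\in B$, the pointwise bound $|\sqrt p-\sqrt q|^2\le|\sqrt p-\sqrt q|(\sqrt p+\sqrt q)=|p-q|$ gives $\|\sqrt p-\sqrt q\|_2^2\le\|p-q\|_1$. Therefore
$$\|g(x)-g(y)\|_2^2\le\|F(x^2)-F(y^2)\|_1\le4\|x^2-y^2\|_1\le8\|x-y\|_2 ,$$
that is,
$$\|g(x)-g(y)\|_2\le K\|x-y\|_2^{1/2},\qquad K=2\sqrt2.\tag{9}$$
Applying (8) to $x$ and $g(x)$, and then (7),
$$\|x-g(x)\|_2\ge\tfrac12\|x^2-F(x^2)\|_1\ge\tfrac14\qquad\text{for all }x\in C.\tag{10}$$

## Proof of Theorem 3: the constant and the mixed extension

Let $\Gamma=\Gamma_{C,g}$ with this $C$ and $g$. Here $H=L^2[0,1]$, $R=1$, and (1) holds with $\omega(t)=K\sqrt t$, which is concave, nondecreasing, continuous and zero at $0$.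

**Step 1: the stated properties of $\Gamma$.** The purpose is to check what Definition 4 did not yet give. The Hilbert spaces $L^2\times\mathbb R\times L^2$ and $L^2\times\mathbb R$ are separable, and bounded subsets of a separable Hilbert space are weakly metrizable. So $X$ and $Y$ are compact metrizable. All of $a,b,c$ are nonnegative functions and $s,r\le1$, so $u_1,u_2\ge-1$. By (3) and (4), $u_1\le|b|^2\le1$ and $u_2\le|c|^2\le1$.

**Step 2: no $\varepsilon$-equilibrium in $\Gamma$.** The purpose is to get the constant. At an $\varepsilon$-equilibrium, (10) and (5) give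
$$\tfrac14\le|b-g(b)|\le\sqrt\varepsilon+2\sqrt2\,\varepsilon^{1/4}.$$
With $t=\varepsilon^{1/4}$ this reads $t^2+2\sqrt2\,t-\frac14\ge0$. Since $t\ge0$, $t$ is at least the positive root:
$$t\ge\frac{-2\sqrt2+\sqrt{8+1}}2=\frac{3-2\sqrt2}2=\frac{(\sqrt2-1)^2}2 .$$
Hence $\varepsilon\ge(\sqrt2-1)^8/16$.

**Step 3: the mixed extension is well defined.** The purpose is to make sense of expected payoffs. Take $A_1=X$, $A_2=Y$, compact metrizable, with the separately continuous payoffs $u_1,u_2$. For an orthonormal basis $(h_n)$ of $L^2$, $\langle a,b\rangle=\sum_n\langle a,h_n\rangle\langle b,h_n\rangle$. So $\langle a,b\rangle$, and likewise $\langle c,b\rangle$, is a pointwise limit of jointly weakly continuous functions. Thus $u_1,u_2$ are bounded and jointly Borel, and Fubini's theorem applies.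

**Step 4: barycenters.** The purpose is to replace a mixed strategy by a pure one. Let $\mu\in\Delta(X)$. On the Hilbert space $E=L^2\times\mathbb R\times L^2$, the map $\ell\mapsto\int_X\ell\,d\mu$ is a bounded linear functional on the dual, so there is $x_\mu\in E$ with $\ell(x_\mu)=\int\ell\,d\mu$ for all $\ell$. If $x_\mu\notin X$, Hahn–Banach gives $\ell$ with $\ell(x_\mu)>\max_X\ell\ge\int\ell\,d\mu$, a contradiction. So $x_\mu\in X$. Likewise $\nu\in\Delta(Y)$ has a barycenter $y_\nu\in Y$. For fixed $y$, $u_i(\cdot,y)$ is a constant plus a continuous linear functional, and likewise in the other variable. Hence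
$$\iint u_i\,d\mu\,d\nu=\int u_i(x_\mu,y)\,d\nu(y)=u_i(x_\mu,y_\nu).\tag{11}$$
The same computation gives $\iint u_i\,d\mu\,d\nu=\int u_i(x,y_\nu)\,d\mu(x)$, which is continuous in $\mu$ for fixed $\nu$. Similarly, it is continuous in $\nu$ for fixed $\mu$. So the mixed extension is in our class.

**Step 5: transfer.** The purpose is to conclude. Let $(\mu,\nu)$ be an $\varepsilon$-equilibrium of the mixed extension. Test the deviations $\delta_x$, $x\in X$, and $\delta_y$, $y\in Y$. By (11), $u_1(x,y_\nu)\le u_1(x_\mu,y_\nu)+\varepsilon$ and $u_2(x_\mu,y)\le u_2(x_\mu,y_\nu)+\varepsilon$. So $(x_\mu,y_\nu)$ is an $\varepsilon$-equilibrium of $\Gamma$, and Step 2 gives $\varepsilon\ge(\sqrt2-1)^8/16$. $\square$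

## Bounds for biaffine payoffs in $[0,1]$

How large can the gap be? For biaffine games an upper bound follows by adapting an argument of Bosse, Byrka and Markakis for finite games.

**Proposition 6.** *Every biaffine two-player game in the class of Definition 1 with payoffs in $[0,1]$ has an $\alpha$-equilibrium for $\alpha=\frac{3-\sqrt5}2\approx0.382$. Hence the supremum $\varepsilon^*$ of all $\varepsilon$ for which some biaffine two-player game with payoffs in $[0,1]$ has no $\varepsilon$-equilibrium satisfies*
$$\tfrac1{32}(\sqrt2-1)^8\le\varepsilon^*\le\tfrac{3-\sqrt5}2 .$$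

**Step 1: the lower bound.** The purpose is to rescale Theorem 3. Replacing $u_i$ by $(u_i+1)/2$ puts the payoffs in $[0,1]$ and halves all regrets.

**Step 2: a saddle point of $u_1-u_2$.** The purpose is a starting profile at which one player's gain helps the other. By biaffinity and separate continuity, Sion's theorem gives a saddle point $(x^*,y^*)$ of $u_1-u_2$, with player 1 maximizing and player 2 minimizing. Let $g_1,g_2$ be the regrets at $(x^*,y^*)$ in the original game. The situation is symmetric in the players, so assume $g_1\ge g_2$. If $g_1\le\alpha$ we are done; assume $g_1>\alpha$.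

**Step 3: player 1's best reply is good for player 2.** The purpose is to bound player 2's regret. Let $\bar x$ be a best reply to $y^*$, which exists by compactness. Then $u_1(\bar x,y^*)=u_1(x^*,y^*)+g_1$. The saddle inequality $(u_1-u_2)(\bar x,y^*)\le(u_1-u_2)(x^*,y^*)$ gives
$$u_2(\bar x,y^*)\ge u_2(x^*,y^*)+g_1\ge g_1 .$$

**Step 4: a compromise for player 2.** The purpose is to balance the two regrets. Let $\bar y$ be a best reply of player 2 to $\bar x$, put $\delta=\frac{1-g_1}{2-g_1}$, so that $1-\delta=\frac1{2-g_1}$, and consider $(\bar x,(1-\delta)y^*+\delta\bar y)$. Since $u_1$ is affine in $y$ and $\bar x$ is a best reply to $y^*$, player 1's regret is at most $(1-\delta)\cdot0+\delta\cdot1=\delta$. Since $u_2$ is affine in $y$, player 2's regret is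
$$u_2(\bar x,\bar y)-\big[(1-\delta)u_2(\bar x,y^*)+\delta u_2(\bar x,\bar y)\big]=(1-\delta)\big(u_2(\bar x,\bar y)-u_2(\bar x,y^*)\big)\le(1-\delta)(1-g_1)=\delta .$$

**Step 5: $\delta\le\alpha$.** The purpose is to finish. The function $t\mapsto\frac{1-t}{2-t}=1-\frac1{2-t}$ is decreasing on $[0,1]$, and $\frac{1-\alpha}{2-\alpha}=\alpha$ because $\alpha^2-3\alpha+1=0$. As $g_1>\alpha$, we get $\delta\le\alpha$. So every such game has an $\alpha$-equilibrium, hence an $\varepsilon$-equilibrium for every $\varepsilon\ge\alpha$, and $\varepsilon^*\le\alpha$. $\square$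

The value of $\varepsilon^*$ is not determined here. The proof of the upper bound uses biaffinity, and no such bound is claimed for games in which $u_i$ is affine only in player $i$'s own strategy.
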